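\title{The mass of a wedge product of orthogonal multivectors}

\begin{abstract}
Let $\xi$ be a $p$-vector and $\eta$ a $q$-vector lying in mutually orthogonal subspaces of a Euclidean space. Federer asked whether the mass norm satisfies $\|\xi\wedge\eta\|=\|\xi\|\,\|\eta\|$ when neither factor is simple. We show that the answer is no. The equation holds whenever $\min(p,q)\le2$. For every $q\ge3$ it fails for all sufficiently large $p$, and the ratio of the two sides is unbounded as $p\to\infty$. The counterexample is built from a $3$-form defined by Clifford matrices, and a symmetry argument transfers a comass estimate to the mass.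
\end{abstract}

\section{The question and the results}

Let $V$ be a finite-dimensional real inner product space and $m\ge1$ an integer. The Euclidean norm $|\cdot|$ on $\wedge_mV$ is the one for which the products $e_{i_1}\wedge\dots\wedge e_{i_m}$, $i_1<\dots<i_m$, form an orthonormal basis whenever $e_1,\dots,e_n$ is an orthonormal basis of $V$. An $m$-vector is \emph{simple} if it has the form $v_1\wedge\dots\wedge v_m$; its norm is then the volume of the parallelepiped spanned by the $v_i$, and the unit simple $m$-vectors are the oriented $m$-planes. The \emph{comass} of $\phi\in\wedge^mV^*$ and the \emph{mass} of $\xi\in\wedge_mV$ are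
\[
\|\phi\|=\sup\{\phi(\zeta):\zeta\ \text{simple},\ |\zeta|\le1\},\qquad
\|\xi\|=\sup\{\phi(\xi):\|\phi\|\le1\}.
\]
The comass is the largest value of a form on an oriented plane. The mass is the dual norm, and it equals the least total volume $\sum|\xi_i|$ of a decomposition $\xi=\sum\xi_i$ into simple vectors \cite[1.8.1]{Fed}.

Let $p,q\ge1$, let $S$ and $T$ be mutually orthogonal subspaces of $V$, and let $\xi\in\wedge_pS$ and $\eta\in\wedge_qT$, both regarded as elements of the exterior algebra of $V$ through the inclusions. We ask whether always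
\begin{equation}\label{eq:main}
\|\xi\wedge\eta\|=\|\xi\|\,\|\eta\| .
\end{equation}
It is known that \eqref{eq:main} holds if $\xi$ or $\eta$ is simple; Lemma~\ref{lem:basic} recalls a proof. Federer posed as an open question whether it holds when neither is simple. We take the question from \cite{MO}, which refers to Section 1.8.3 of Federer's book \cite{Fed}.

One would guess that the answer is yes. The Euclidean norm satisfies $|\xi\wedge\eta|=|\xi||\eta|$, as one sees in an orthonormal basis adapted to $S\oplus T$. Multiplying optimal decompositions of $\xi$ and $\eta$ gives the inequality $\le$ in \eqref{eq:main}. A strict inequality would mean that $\xi\wedge\eta$ is written more cheaply with planes that are tilted with respect to $S$ and $T$ than with products of a $p$-plane in $S$ and a $q$-plane in $T$. In low degree this does not happen; in degree three and high dimension it does.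

\begin{theorem}\label{thm:A}
Let $a$ be a positive multiple of $8$, $N=2^{a/2}$, $n=a+2N$ and $p=n-3$. There are orthogonal spaces $S,T$ and $\xi\in\wedge_pS$, $\eta\in\wedge_3T$ with
\[
\frac{\|\xi\|\,\|\eta\|}{\|\xi\wedge\eta\|}>\frac34\,e^{-3/2}\sqrt a .
\]
For $a=40$, that is $q=3$ and $p=2^{21}+37$, the right side exceeds $1.058$; so \eqref{eq:main} fails, and neither $\xi$ nor $\eta$ is simple.
\end{theorem}

\begin{theorem}\label{thm:B}
If $p\le2$ or $q\le2$, then \eqref{eq:main} holds for all $V,S,T,\xi,\eta$.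
\end{theorem}

To measure the failure, put
\[
\Gamma_{p,q}=\sup\frac{\|\xi\|\,\|\eta\|}{\|\xi\wedge\eta\|},
\]
the supremum over all $V$, all $S\perp T$ and all nonzero $\xi\in\wedge_pS$, $\eta\in\wedge_qT$. Every ratio is at least $1$, so \eqref{eq:main} holds for all data of degrees $(p,q)$ exactly when $\Gamma_{p,q}=1$. Also $\Gamma_{p,q}=\Gamma_{q,p}$, since $\eta\wedge\xi=\pm\,\xi\wedge\eta$.

\begin{corollary}\label{cor:C}
For fixed $q$, equation \eqref{eq:main} holds for all $p,V,S,T,\xi,\eta$ if and only if $q\le2$. For every $q\ge3$ we have $\Gamma_{p,q}>1$ for all $p\ge2^{21}+37$, and $\Gamma_{p,q}\to\infty$ as $p\to\infty$.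
\end{corollary}

Thus for $q\ge3$ no inequality $\|\xi\wedge\eta\|\ge c\,\|\xi\|\,\|\eta\|$ holds with $c>0$ independent of $p$. For fixed degrees there is such an inequality.

\begin{proposition}\label{prop:D}
For all $p,q\ge1$,
\[
1\le\Gamma_{p,q}\le\binom{p+q}{p}\Big(\frac p{p+q}\Big)^{p/2}\Big(\frac q{p+q}\Big)^{q/2}.
\]
\end{proposition}

We do not determine exactly which pairs $(p,q)$ with $p,q\ge3$ fail.

\section{Standard facts and the case of a simple factor}\label{sec:facts}

We identify $\wedge^mV^*$ with the alternating $m$-linear forms. For $I=\{i_1<\dots<i_p\}\subset\{1,\dots,n\}$ write $v_I=(v_{i_1},\dots,v_{i_p})$, and let $\operatorname{sgn}(I,I^c)$ be the sign of the permutation that lists $I$ and then $I^c$, each in increasing order. For a $p$-form $\phi$, a $q$-form $\psi$ and $n=p+q$,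
\begin{equation}\label{eq:wedge}
(\phi\wedge\psi)(v_1,\dots,v_n)=\sum_{|I|=p}\operatorname{sgn}(I,I^c)\,\phi(v_I)\,\psi(v_{I^c}),
\end{equation}
and $\operatorname{sgn}(I,I^c)\operatorname{sgn}(I^c,I)=(-1)^{pq}$.

\begin{itemize}
\item[(F1)] A unit simple $m$-vector is a product of $m$ orthonormal vectors. Hadamard's inequality $|w_1\wedge\dots\wedge w_m|\le\prod|w_i|$ gives $|\phi(w_1,\dots,w_m)|\le\|\phi\|\prod|w_i|$ for arbitrary vectors $w_i$.
\item[(F2)] If $L:V'\to V$ is linear of operator norm at most $1$, then $\|L^*\phi\|\le\|\phi\|$, by (F1). We regard a form on a subspace $S$ as a form on $V$ through the orthogonal projection. Applying (F2) to the projection and to the inclusion shows that the comass does not change, and that the mass of $\xi\in\wedge_pS$ is the same in $S$ and in $V$. Orthogonal maps preserve comass.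
\item[(F3)] The comass is a norm, so $\phi(\xi)\le\|\phi\|\,\|\xi\|$, and for $\xi\in\wedge_pS$, $\xi\neq0$, there is a \emph{norming form} $\phi\in\wedge^pS^*$ with $\|\phi\|=1$, $\phi(\xi)=\|\xi\|$. A simple $\zeta$ has $\|\zeta\|\le|\zeta|$ by definition, and $\|\zeta\|\ge|\zeta|$ because $\langle\zeta,\cdot\rangle$ has comass at most $|\zeta|$.
\item[(F4)] For $\phi\in\wedge^mV^*$ let $\phi^\sharp\in\wedge_mV$ be defined by $\phi=\langle\phi^\sharp,\cdot\rangle$, and put $|\phi|=|\phi^\sharp|$. The map $\sharp$ sends products of dual basis vectors to the products of the basis vectors, so $(\phi\wedge\psi)^\sharp=\phi^\sharp\wedge\psi^\sharp$. From $\phi(\phi^\sharp)=|\phi|^2$ and (F3) we get $\|\phi^\sharp\|\ge|\phi|^2/\|\phi\|$.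
\item[(F5)] If $S\perp T$, $\phi\in\wedge^pS^*$, $\psi\in\wedge^qT^*$, $\xi\in\wedge_pS$, $\eta\in\wedge_qT$, then $(\phi\wedge\psi)(\xi\wedge\eta)=\phi(\xi)\psi(\eta)$: for simple $\xi,\eta$ only $I=\{1,\dots,p\}$ contributes to \eqref{eq:wedge}. In particular $\|\phi\wedge\psi\|\ge\|\phi\|\,\|\psi\|$ and $|\phi\wedge\psi|=|\phi||\psi|$.
\item[(F6)] On an oriented Euclidean $n$-space $W$ with volume form $\mathrm{vol}$, the Hodge star of a $q$-form $\beta$ is the $(n-q)$-form defined by $\alpha\wedge\star\beta=\langle\alpha,\beta\rangle\,\mathrm{vol}$. For every positively oriented orthonormal basis $(w_b)$ this says $(\star\beta)(w_I)=\operatorname{sgn}(I^c,I)\,\beta(w_{I^c})$. Since every orthonormal family extends to an orthonormal basis, $\|\star\beta\|=\|\beta\|$. Pulling the defining identity back by $h\in O(W)$ gives $h^*(\star\beta)=\det(h)\,\star h^*\beta$.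
\item[(F7)] By the normal form of an antisymmetric matrix $m$, the $2$-vector $\sum_{i<j}m_{ij}f_i\wedge f_j$, with $(f_i)$ orthonormal, equals $\sum_l\lambda_l\,g_{2l-1}\wedge g_{2l}$ with $(g_i)$ orthonormal and $\lambda_l\ge0$; the singular values of $m$ are $\lambda_1,\lambda_1,\lambda_2,\lambda_2,\dots$ and possibly $0$. The form $\sum\lambda_l\,g_{2l-1}^*\wedge g_{2l}^*$ has comass $\max\lambda_l$, the operator norm of its matrix. The $2$-vector has mass $\sum\lambda_l$: at most this by the triangle inequality, at least this because $\omega=\sum g_{2l-1}^*\wedge g_{2l}^*$ has comass $1$ and takes this value.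
\end{itemize}

\begin{lemma}\label{lem:basic}
Let $S\perp T$ and let $\xi\in\wedge_pS$, $\eta\in\wedge_qT$ be nonzero.
\begin{itemize}
\item[(i)] $\|\xi\wedge\eta\|\le\|\xi\|\,\|\eta\|$.
\item[(ii)] If $\phi,\psi$ are norming forms for $\xi,\eta$, then $\|\xi\wedge\eta\|\ge\|\xi\|\,\|\eta\|/\|\phi\wedge\psi\|$.
\item[(iii)] If $\xi$ or $\eta$ is simple, then \eqref{eq:main} holds.
\end{itemize}
\end{lemma}

\begin{proof}
(i) Take decompositions into simple vectors with $\|\xi\|=\sum|\xi_i|$, $\xi_i\in\wedge_pS$, and $\|\eta\|=\sum|\eta_j|$, $\eta_j\in\wedge_qT$. The products $\xi_i\wedge\eta_j$ are simple of norm $|\xi_i||\eta_j|$ and add up to $\xi\wedge\eta$.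

(ii) By (F5) and (F3), $\|\xi\|\,\|\eta\|=(\phi\wedge\psi)(\xi\wedge\eta)\le\|\phi\wedge\psi\|\,\|\xi\wedge\eta\|$.

(iii) First, $\|\phi\wedge t^*\|\le\|\phi\|$ for every $m$-form $\phi$ and $t^*=\langle t,\cdot\rangle$ with $|t|=1$. Indeed, an $(m+1)$-plane has an orthonormal basis with $v_1,\dots,v_m\perp t$, and \eqref{eq:wedge} gives $(\phi\wedge t^*)(v_1,\dots,v_{m+1})=\phi(v_1,\dots,v_m)\langle t,v_{m+1}\rangle$. Now let $\eta=t_1\wedge\dots\wedge t_q$ with orthonormal $t_i$, the general case following by scaling and symmetry. The form $\psi=t_1^*\wedge\dots\wedge t_q^*$ norms $\eta$, and $q$ applications of the inequality give $\|\phi\wedge\psi\|\le1$ for a norming form $\phi$ of $\xi$. Apply (i) and (ii).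
\end{proof}

By (ii), a counterexample needs forms with $\|\phi\wedge\psi\|>\|\phi\|\,\|\psi\|$. This is not sufficient: the mass of $\xi\wedge\eta$ is a supremum over all forms on $V$, and a form that is not a product may do better than $\phi\wedge\psi$. The proof of Theorem~\ref{thm:A} therefore has two halves.

\section{The two ideas}\label{sec:ideas}

\subsection{Tilted planes}

The sum \eqref{eq:wedge} has many terms, and it is large when they do not cancel. Pairing a form with its own Hodge star makes every term a square.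

\begin{lemma}\label{lem:tilt}
Let $W$ and $T$ be two copies of an oriented Euclidean $n$-space, with a positively oriented orthonormal basis denoted $(w_b)$ in $W$ and $(t_b)$ in $T$. Let $\psi$ be a $q$-form on this space and $p=n-q$. Regard $\star\psi$ as a form on $W$ and $\psi$ as a form on $T$. If $c_b,s_b\ge0$ and $c_b^2+s_b^2=1$, then the vectors $v_b=c_bw_b+s_bt_b$ are orthonormal in $W\oplus T$ and
\[
(\star\psi\wedge\psi)(v_1,\dots,v_n)=(-1)^{pq}\sum_{|J|=q}\psi(t_J)^2\prod_{b\in J}s_b\prod_{b\notin J}c_b .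
\]
\end{lemma}

\begin{proof}
We have $\langle v_b,v_{b'}\rangle=(c_bc_{b'}+s_bs_{b'})\delta_{bb'}=\delta_{bb'}$. In \eqref{eq:wedge}, with $J=I^c$, insert $(\star\psi)(v_I)=\operatorname{sgn}(J,I)\,\psi(t_J)\prod_Ic_b$ from (F6), $\psi(v_J)=\psi(t_J)\prod_Js_b$, and $\operatorname{sgn}(I,J)\operatorname{sgn}(J,I)=(-1)^{pq}$.
\end{proof}

Since $\|\star\psi\|=\|\psi\|$, we want this sum to exceed $\|\psi\|^2$.

\begin{example}\label{ex:kahler}
Let $n=4$ and $\psi=e_1^*\wedge e_2^*+e_3^*\wedge e_4^*$, of comass $1$. The sum is $c_3c_4s_1s_2+c_1c_2s_3s_4$; two terms add up, and with all angles equal to $\pi/4$ the value is $\frac12$. For $n=2m$ and $\psi=\sum_{l\le m}e_{2l-1}^*\wedge e_{2l}^*$, take $s_b^2=1/m$. Each of the $m$ terms is $\frac1m(1-\frac1m)^{m-1}$, and the value is $(1-\frac1m)^{m-1}\le1$. The number of terms grows like $m$, but tilting costs the same factor.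
\end{example}

In degree three the balance changes. Let $T=A\oplus B\oplus C$ with $\dim A=a$, $\dim B=\dim C=N$, and let $\psi$ come from a trilinear form $\tau$ on $A\times B\times C$ with $|\tau(x,y,z)|\le|x||y||z|$. Every set $J$ that contributes has one index in each block. Choosing $s_b^2=1/d$ in a block of dimension $d$ costs the factor $d^{-1/2}(1-1/d)^{(d-1)/2}$, which is of order $d^{-1/2}$. The total cost is of order $1/(N\sqrt a)$. The gain is $\sum\tau_{ijk}^2$. Each of the $a$ slices of $\tau$ is an $N\times N$ matrix of operator norm at most $1$, so the gain is at most $aN$, with equality when the slices are orthogonal matrices. If $\tau$ attains this bound, the value is of order $\sqrt a$, which is unbounded. Clifford matrices give such a $\tau$ (Section~\ref{sec:cliff}).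

\subsection{Averaging over symmetries}

To bound a mass from above we must control all forms of comass one. Symmetry can reduce them to a single line.

\begin{lemma}\label{lem:avg}
Let $K\subset O(V)$ be a compact group, $\chi:K\to\{\pm1\}$ a continuous homomorphism, and $\Phi_0\ne0$ an $m$-form such that the $m$-forms $\Psi$ with $k^*\Psi=\chi(k)\Psi$ for all $k\in K$ are exactly the multiples of $\Phi_0$. Then $\|\Phi_0^\sharp\|=|\Phi_0|^2/\|\Phi_0\|$.
\end{lemma}

\begin{proof}
The inequality $\ge$ is (F4). Put $\zeta=\Phi_0^\sharp$. For $k\in K$ and any $m$-vector $\alpha$, we have $\langle k_*\zeta,\alpha\rangle=\langle\zeta,k^{-1}_*\alpha\rangle=((k^{-1})^*\Phi_0)(\alpha)=\chi(k)\langle\zeta,\alpha\rangle$, so $k_*\zeta=\chi(k)\zeta$. Let $\|\Phi\|\le1$ and $\bar\Phi=\int_K\chi(k)\,k^*\Phi\,dk$, with the Haar probability measure. Then $\|\bar\Phi\|\le1$ by (F2) and convexity. Invariance of the measure gives $k_0^*\bar\Phi=\int\chi(k)(kk_0)^*\Phi\,dk=\chi(k_0)\bar\Phi$, so $\bar\Phi=\lambda\Phi_0$ with $|\lambda|\le1/\|\Phi_0\|$.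 Finally $\chi(k)(k^*\Phi)(\zeta)=\chi(k)\Phi(k_*\zeta)=\Phi(\zeta)$, so $\Phi(\zeta)=\bar\Phi(\zeta)=\lambda|\Phi_0|^2\le|\Phi_0|^2/\|\Phi_0\|$.
\end{proof}

\begin{example}
In $\mathbb R^4$ let $\Phi_0=e_1^*\wedge e_2^*+e_3^*\wedge e_4^*$, $\chi=1$, and let $K$ be generated by $\operatorname{diag}(-1,-1,1,1)$ and the swap $e_1\leftrightarrow e_3$, $e_2\leftrightarrow e_4$. The first map kills the coefficients with indices $13,14,23,24$ of an invariant form, and the second equates the remaining two. The lemma gives mass $2/1=2$, in agreement with (F7). Without the hypothesis the conclusion fails: for $\Phi_0=e_1^*\wedge e_2^*+\frac12e_3^*\wedge e_4^*$ the mass of $\Phi_0^\sharp$ is $\frac32$, while $|\Phi_0|^2/\|\Phi_0\|=\frac54$.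
\end{example}

If the lemma applies to $\Phi_0=\phi\wedge\psi$ with $\phi$ on $S$ and $\psi$ on $T$, then (F4) and (F5) give, for $\xi=\phi^\sharp$ and $\eta=\psi^\sharp$,
\begin{equation}\label{eq:transfer}
\frac{\|\xi\|\,\|\eta\|}{\|\xi\wedge\eta\|}\ge\frac{|\phi|^2}{\|\phi\|}\cdot\frac{|\psi|^2}{\|\psi\|}\cdot\frac{\|\phi\wedge\psi\|}{|\phi|^2|\psi|^2}=\frac{\|\phi\wedge\psi\|}{\|\phi\|\,\|\psi\|}.
\end{equation}

The difficulty is to exclude competitors of other degrees in $S$ and $T$. For an orthogonal sum $V=V_1\oplus\dots\oplus V_r$, a form has \emph{multidegree} $(d_1,\dots,d_r)$ if it is a sum of products with $d_i$ factors from $V_i^*$; every form is uniquely a sum of such components. The map $R_i$ equal to $-1$ on $V_i$ and $+1$ on the other summands multiplies the component of multidegree $d$ by $(-1)^{d_i}$. It sees only parity: on $W\oplus T$ it does not distinguish the bidegree $(p,3)$ of $\star\psi\wedge\psi$ from $(p-2,5)$. Parity suffices when there are as many summands as the degree.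

\begin{lemma}\label{lem:parity}
Let $\Psi$ be an $r$-form on $V_1\oplus\dots\oplus V_r$ with $R_i^*\Psi=-\Psi$ for all $i$. Then $\Psi$ has multidegree $(1,\dots,1)$. A form of this multidegree is determined by its values $\Psi(v_1,\dots,v_r)$ with $v_i\in V_i$.
\end{lemma}

\begin{proof}
A nonzero component has all $d_i$ odd, so $d_i\ge1$, and $\sum d_i=r$. The coefficients of such a form in a basis adapted to the sum are among the stated values.
\end{proof}

So we shall replace $W$ by $p$ orthogonal copies and $\star\psi$ by a form of multidegree $(1,\dots,1)$, without spoiling the comass ratio (Section~\ref{sec:lift}). The estimate needed for this is an inequality for permanents.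

\section{Symmetric forms with nonnegative coefficients}

\begin{lemma}\label{lem:sym}
Let $B$ be a symmetric $m$-linear form on $\mathbb R^d$ whose coefficients in the standard basis are nonnegative. Then
\[
|B(f_1,\dots,f_m)|\le\prod_i|f_i|\cdot\max\{B(x,\dots,x):|x|=1,\ x\ge0\}.
\]
\end{lemma}

\begin{proof}
Let $\mu$ be the maximum of $|B|$ over $m$-tuples of unit vectors. Replacing each entry of each vector by its absolute value keeps the norms and does not decrease $|B|$, because the coefficients are nonnegative. So the compact set $\mathcal M$ of tuples of unit vectors $x_i\ge0$ with $B(x_1,\dots,x_m)=\mu$ is nonempty. Choose a tuple in $\mathcal M$ that maximizes $|x_1+\dots+x_m|$. We show that its members are all equal, which proves the lemma.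

Suppose two differ; by symmetry, $x_1\ne x_2$. Let $b$ be the symmetric matrix of $B(\cdot,\cdot,x_3,\dots,x_m)$. Its operator norm is at most $\mu$ and $\langle bx_1,x_2\rangle=\mu$, so equality in the Cauchy--Schwarz inequality gives $bx_1=\mu x_2$ and, $b$ being symmetric, $bx_2=\mu x_1$. Put $z=x_1+x_2$; then $bz=\mu z$ and $0<|z|<2$. With $w=z/|z|$ the tuple $(w,w,x_3,\dots,x_m)$ lies in $\mathcal M$. Its sum is $\lambda z+r$ with $\lambda=2/|z|>1$ and $r=\sum_{i\ge3}x_i$. Since $z,r\ge0$, we have $\langle z,r\rangle\ge0$, and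
\[
|\lambda z+r|^2-|z+r|^2=(\lambda^2-1)|z|^2+2(\lambda-1)\langle z,r\rangle>0,
\]
a contradiction.
\end{proof}

The permanent $\operatorname{per}(X)=\sum_{\sigma\in\mathfrak S_p}\prod_iX_{i\sigma(i)}$ of a $p\times p$ matrix is symmetric and multilinear in the rows, with coefficients $0$ or $1$. If all rows equal a unit vector $x\ge0$, it is $p!\prod x_j\le p!\,p^{-p/2}$ by the arithmetic--geometric mean inequality for the $x_j^2$. Hence
\begin{equation}\label{eq:per}
|\operatorname{per}X|\le M_p:=p!\,p^{-p/2}\quad\text{if the rows of $X$ are unit vectors.}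
\end{equation}
This is also an inequality of Carlen, Lieb and Loss \cite{CLL}.

\section{The Clifford $3$-form}\label{sec:cliff}

\begin{lemma}\label{lem:cliff}
Let $a=8k$, $k\ge1$, and $N=16^k=2^{a/2}$. There are real symmetric $N\times N$ matrices $E_1,\dots,E_a$ with $E_iE_j+E_jE_i=2\delta_{ij}I$. A matrix that commutes with all of them is scalar.
\end{lemma}

\begin{proof}
For $k=1$ we use the octonions: $\mathbb R^8$ with a bilinear product such that $|xy|=|x||y|$. Let $L_xy=xy$. Then $L_x^TL_x=|x|^2I$, hence also $L_xL_x^T=|x|^2I$, and the symmetric matrix $E(x)=\begin{pmatrix}0&L_x^T\\L_x&0\end{pmatrix}$, linear in $x$, has $E(x)^2=|x|^2I$. Polarizing gives the relations for the values $E_1,\dots,E_8$ on the standard basis.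

Put $G=E_1\cdots E_8$. Reversing the product takes $\binom82=28$ transpositions, so $G^T=G$; as a product of orthogonal matrices, $G^2=G^TG=I$; and $E_i$ anticommutes with seven of the eight factors, so $GE_i=-E_iG$. If $(E_j')$ is a family for $k$, the $8+8k$ symmetric matrices $E_i\otimes I$ and $G\otimes E_j'$ of size $16^{k+1}$ form a family for $k+1$: the mixed anticommutators are $(E_iG+GE_i)\otimes E'_j=0$, and those of the second kind are $G^2\otimes2\delta_{jl}I$.

For $I\subset\{1,\dots,a\}$ let $E_I$ be the ordered product of the $E_i$, $i\in I$. If $I\ne\emptyset$, some $E_i$ anticommutes with $E_I$: take $i\in I$ if $|I|$ is even, and $i\notin I$ if $|I|$ is odd, which is possible as $a$ is even. Then $\operatorname{tr}E_I=\operatorname{tr}(E_iE_IE_i)=-\operatorname{tr}E_I=0$. Since $E_I^TE_J=\pm E_{I\triangle J}$, the $2^a=N^2$ nonzero matrices $E_I$ are orthogonal for the trace inner product, so they span all $N\times N$ matrices. A matrix commuting with the $E_i$ commutes with every matrix.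
\end{proof}

Let $T=A\oplus B\oplus C$ be the orthogonal sum of $A=\mathbb R^a$ and $B=C=\mathbb R^N$, with standard bases $(x_i),(y_j),(z_k)$ and projections $\pi_A,\pi_B,\pi_C$; thus $\dim T=n=a+2N$. Put $E(x)=\sum_i\langle x,x_i\rangle E_i$, so that
\begin{equation}\label{eq:anti}
E(x)E(u)+E(u)E(x)=2\langle x,u\rangle I,\qquad |E(x)y|=|x||y| .
\end{equation}
Define $\tau(x,y,z)=\langle E(x)y,z\rangle$, $\tau_{ijk}=\tau(x_i,y_j,z_k)$, and
\[
\psi=\sum_{i,j,k}\tau_{ijk}\;x_i^*\wedge y_j^*\wedge z_k^*\in\wedge^3T^* .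
\]
This form has multidegree $(1,1,1)$, and $\psi(x,y,z)=\tau(x,y,z)$ on $A\times B\times C$.

\begin{lemma}\label{lem:size}
We have $\|\psi\|\le2/\sqrt3$. In the setting of Lemma~\ref{lem:tilt}, $\|\star\psi\wedge\psi\|>e^{-3/2}\sqrt a$.
\end{lemma}

\begin{proof}
Expanding the determinants,
\[
\psi(v_1,v_2,v_3)=\sum_{\sigma\in\mathfrak S_3}\operatorname{sgn}(\sigma)\,\tau(\pi_Av_{\sigma(1)},\pi_Bv_{\sigma(2)},\pi_Cv_{\sigma(3)}).
\]
By \eqref{eq:anti}, $|\tau(x,y,z)|\le|x||y||z|$. For unit $v_i$ the sum is therefore bounded by the permanent of the matrix with unit rows $(|\pi_Av_i|,|\pi_Bv_i|,|\pi_Cv_i|)$, and \eqref{eq:per} gives the bound $M_3=6\cdot3^{-3/2}=2/\sqrt3$.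

Orient $T$ by the basis $(x_i),(y_j),(z_k)$ and apply Lemma~\ref{lem:tilt} with $s_b^2=1/a$ on the basis of $A$ and $s_b^2=1/N$ on those of $B$ and $C$. Only sets $J$ with one index in each block contribute, with $\psi(t_J)^2=\tau_{ijk}^2$ and all with the same weight. Moreover $\sum\tau_{ijk}^2=\sum_{i,j}|E_iy_j|^2=aN$. The absolute value of the sum is
\begin{equation}\label{eq:value}
aN\cdot a^{-1/2}\Big(1-\frac1a\Big)^{\frac{a-1}2}\cdot\Big[N^{-1/2}\Big(1-\frac1N\Big)^{\frac{N-1}2}\Big]^2 .
\end{equation}
For $m\ge2$ we have $(1-\frac1m)^{-(m-1)}=(1+\frac1{m-1})^{m-1}<e$. So \eqref{eq:value} exceeds $aN\,(ea)^{-1/2}(eN)^{-1}=e^{-3/2}\sqrt a$.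
\end{proof}

\begin{example}
The construction can be seen for $a=N=2$, with $E_1=\begin{pmatrix}1&0\\0&-1\end{pmatrix}$ and $E_2=\begin{pmatrix}0&1\\1&0\end{pmatrix}$. The nonzero coefficients are $\tau_{111}=\tau_{212}=\tau_{221}=1$ and $\tau_{122}=-1$. All angles are $\pi/4$, each of the four squares has weight $2^{-3}$, and \eqref{eq:value} equals $\frac12$. The sign of $\tau_{122}$ keeps $\tau$ bounded by $|x||y||z|$, and it disappears in the sum of squares.
\end{example}

For a unit vector $u\in A$ let $\rho_ux=2\langle u,x\rangle u-x$, and let $g_u\in O(T)$ act by $\rho_u$ on $A$ and by $E(u)$ on $B$ and $C$. From \eqref{eq:anti},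
\begin{equation}\label{eq:conj}
E(u)E(x)E(u)=\big(2\langle u,x\rangle I-E(x)E(u)\big)E(u)=E(\rho_ux).
\end{equation}
As $E(u)$ is orthogonal with $E(u)^2=I$, this gives $\tau(\rho_ux,E(u)y,E(u)z)=\langle E(u)E(x)y,E(u)z\rangle=\tau(x,y,z)$, and $g_u^*\psi=\psi$ by Lemma~\ref{lem:parity}. Let $\epsilon_A,\epsilon_B,\epsilon_C$ be $-1$ on the indicated summand and $+1$ on the others. Let $H$ be the set of all $g_u$ and these three maps, and put $\nu(g_u)=1$, $\nu(\epsilon_A)=\nu(\epsilon_B)=\nu(\epsilon_C)=-1$. Then $h^*\psi=\nu(h)\psi$ for $h\in H$. These symmetries characterize $\psi$.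

\begin{lemma}\label{lem:rigid3}
A trilinear form $\beta$ on $A\times B\times C$ invariant under all $g_u$ is a multiple of $\tau$. A $3$-form $\theta$ on $T$ with $h^*\theta=\nu(h)\theta$ for all $h\in H$ is a multiple of $\psi$.
\end{lemma}

\begin{proof}
Write $\beta(x,y,z)=\langle D(x)y,z\rangle$ with $D$ linear, and $D_i=D(x_i)$. Since $E(u)$ is symmetric, invariance says $E(u)D(\rho_ux)E(u)=D(x)$. Take $u=x_j$, $x=x_i$. Then $\rho_ux_i=\pm x_i$, with sign $+$ for $i=j$ and $-$ otherwise, so $E_jD_iE_j=\pm D_i$; and $E_jE_iE_j=\pm E_i$ with the same sign. Multiplying, $E_j(D_iE_i)E_j=D_iE_i$ for all $j$. By Lemma~\ref{lem:cliff}, $D_iE_i=b_iI$, that is $D_i=b_iE_i$. For $i\ne j$ take $u=(x_i+x_j)/\sqrt2$, so that $\rho_u$ exchanges $x_i$ and $x_j$. Invariance gives $E(u)D_jE(u)=D_i$ and \eqref{eq:conj} gives $E(u)E_jE(u)=E_i$; hence $b_j=b_i$ and $\beta=b_1\tau$.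

By Lemma~\ref{lem:parity}, $\theta$ has multidegree $(1,1,1)$ and is determined by its restriction to $A\times B\times C$, which is $\lambda\tau$ by the first part. So $\theta=\lambda\psi$.
\end{proof}

The condition on $a$ and $N$ enters through Lemma~\ref{lem:cliff} only. Its second assertion is essential here: for the doubled matrices $E_i\oplus E_i$ the choice $D_i=E_i\oplus0$ is invariant and not proportional to $E_i\oplus E_i$.

\section{The lift and the counterexample}\label{sec:lift}

Let $W$ be a Euclidean space and $S=W_1\oplus\dots\oplus W_p$ an orthogonal sum of $p$ copies of $W$, with isometries $\iota_j:W\to W_j$ and adjoints $\pi_j=\iota_j^*:S\to W$. The \emph{lift} of $\phi_0\in\wedge^pW^*$ is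
\[
\phi(v_1,\dots,v_p)=\sum_{\sigma\in\mathfrak S_p}\phi_0(\pi_{\sigma(1)}v_1,\dots,\pi_{\sigma(p)}v_p).
\]
It is alternating: exchanging $v_i$ and $v_j$, then the corresponding arguments of $\phi_0$, and replacing $\sigma$ by $\sigma\circ(i\,j)$ changes only the sign. For example, if $p=2$, $W=\mathbb R^2$, $\phi_0=e_1^*\wedge e_2^*$, and $e_i',e_i''$ are the bases of $W_1,W_2$, then $\phi=e_1'^*\wedge e_2''^*-e_2'^*\wedge e_1''^*$, of comass $1=M_2$ by (F7).

\begin{lemma}\label{lem:lift}
Let $\delta=p^{-1/2}\sum_j\iota_j:W\to S$, an isometric embedding. Then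
\[
\|\phi\|\le M_p\|\phi_0\|,\qquad\delta^*\phi=M_p\,\phi_0,\qquad\phi(\iota_1w_1,\dots,\iota_pw_p)=\phi_0(w_1,\dots,w_p).
\]
\end{lemma}

\begin{proof}
For orthonormal $v_i$, (F1) bounds $|\phi(v_1,\dots,v_p)|$ by $\|\phi_0\|$ times the permanent of the matrix $(|\pi_jv_i|)_{i,j}$, whose rows are unit vectors; apply \eqref{eq:per}. Since $\pi_j\delta=p^{-1/2}\,\mathrm{id}$, each of the $p!$ terms of $\delta^*\phi$ is $p^{-p/2}\phi_0$. Since $\pi_i\iota_j=0$ for $i\ne j$, only $\sigma=\mathrm{id}$ contributes to the last expression.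
\end{proof}

The same constant $M_p$ appears in the upper bound and on the diagonal, so it will cancel in the comass ratio.

From now on $T$ and $\psi$ are as in Section~\ref{sec:cliff}, $W$ is an oriented copy of $T$, $p=n-3$, $\phi_0=\star\psi\in\wedge^pW^*$, $\phi$ is its lift to $S$, and $V=S\oplus T$.

\begin{proposition}\label{prop:comass}
$\displaystyle\frac{\|\phi\wedge\psi\|}{\|\phi\|\,\|\psi\|}>\frac34e^{-3/2}\sqrt a$.
\end{proposition}

\begin{proof}
By Lemma~\ref{lem:lift}, (F6) and Lemma~\ref{lem:size}, $\|\phi\|\,\|\psi\|\le M_p\|\psi\|^2\le\frac43M_p$. The isometric embedding $\delta\oplus\mathrm{id}:W\oplus T\to V$ pulls $\phi\wedge\psi$ back to $M_p\,(\star\psi\wedge\psi)$, so $\|\phi\wedge\psi\|>M_pe^{-3/2}\sqrt a$ by (F2) and Lemma~\ref{lem:size}.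
\end{proof}

Let $K$ be the set of $k\in O(S)\times O(T)$ with $k^*(\phi\wedge\psi)=\chi(k)\,\phi\wedge\psi$ for some $\chi(k)=\pm1$. It is a closed subgroup, hence compact, and $\chi$ is a continuous homomorphism. It contains four families.
\begin{itemize}
\item[(K1)] $R_j$, equal to $-1$ on $W_j$ and $+1$ elsewhere, with $\chi=-1$, because each term of $\phi$ contains $\pi_j$ exactly once.
\item[(K2)] $P_\sigma$, defined by $P_\sigma\iota_j=\iota_{\sigma(j)}$ and the identity on $T$, with $\chi=1$, because $\pi_iP_\sigma=\pi_{\sigma^{-1}(i)}$ and so $P_\sigma$ permutes the terms of $\phi$.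
\item[(K3)] For $h\in H$, the map $\hat h$ acting as $h$ on every $W_j$ and as the identity on $T$, with $\chi=\det(h)\nu(h)$, because $\hat h^*\phi$ is the lift of $h^*(\star\psi)=\det(h)\nu(h)\star\psi$.
\item[(K4)] For $h\in H$, the map acting as $h$ on $T$ and as the identity on $S$, with $\chi=\nu(h)$.
\end{itemize}

\begin{proposition}\label{prop:rigid}
If $\Psi\in\wedge^nV^*$ satisfies $k^*\Psi=\chi(k)\Psi$ for all $k\in K$, then $\Psi$ is a multiple of $\phi\wedge\psi$.
\end{proposition}

\begin{proof}
The space $V=W_1\oplus\dots\oplus W_p\oplus A\oplus B\oplus C$ has $p+3=n$ summands, and (K1), (K4) contain the sign change of each summand, with $\chi=-1$. By Lemma~\ref{lem:parity}, $\Psi$ is determined by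
\[
F_\Psi(w_1,\dots,w_p,x,y,z)=\Psi(\iota_1w_1,\dots,\iota_pw_p,x,y,z).
\]
For fixed $w_i$ this is a trilinear form in $(x,y,z)$, invariant under the $g_u$ by (K4). By Lemma~\ref{lem:rigid3}, $F_\Psi=f(w_1,\dots,w_p)\,\tau(x,y,z)$, and $f$ is multilinear since $\tau\ne0$. By (K2), followed by a reordering of the first $p$ arguments,
\begin{align*}
\Psi(\iota_1w_1,\dots,\iota_pw_p,x,y,z)&=\Psi(\iota_{\sigma(1)}w_1,\dots,\iota_{\sigma(p)}w_p,x,y,z)\\
&=\operatorname{sgn}(\sigma)\,\Psi(\iota_1w_{\sigma^{-1}(1)},\dots,\iota_pw_{\sigma^{-1}(p)},x,y,z),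
\end{align*}
so $f$ is alternating. By (K3), $h^*f=\det(h)\nu(h)f$ for $h\in H$. Write $f=\star\theta$ with $\theta\in\wedge^3W^*$. Then (F6) gives $h^*\theta=\nu(h)\theta$, so $\theta=\lambda\psi$ by Lemma~\ref{lem:rigid3}, and $F_\Psi=\lambda\,\phi_0\,\tau$. The form $\phi\wedge\psi$ satisfies the same hypothesis, and $F_{\phi\wedge\psi}=\phi_0\,\tau$ by (F5) and Lemma~\ref{lem:lift}. Hence $\Psi=\lambda\,\phi\wedge\psi$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
Let $\xi=\phi^\sharp\in\wedge_pS$ and $\eta=\psi^\sharp\in\wedge_3T$. By Proposition~\ref{prop:rigid}, Lemma~\ref{lem:avg} applies to $\Phi_0=\phi\wedge\psi$, so \eqref{eq:transfer} holds, and Proposition~\ref{prop:comass} gives the inequality. For $a=40$ we have $p=40+2\cdot2^{20}-3=2^{21}+37$, and the square of the bound is $22.5/e^3$; since $e^3<20.09$ and $1.058^2\cdot20.09<22.49$, the bound exceeds $1.058$. Neither factor is simple, by Lemma~\ref{lem:basic}(iii).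
\end{proof}

For $a\ge40$, Proposition~\ref{prop:comass} also shows that the comass is not multiplicative: $\|\phi\wedge\psi\|>\|\phi\|\,\|\psi\|$.

\section{Planes in $S\oplus T$ and the positive results}

By Lemma~\ref{lem:basic}(ii), lower bounds for the mass follow from upper bounds for $\|\phi\wedge\psi\|$, which by (F2) may be computed in $S\oplus T$. Every plane there has a basis of the shape used in Lemma~\ref{lem:tilt}.

\begin{lemma}\label{lem:angles}
Let $P\subset S\oplus T$ be an $n$-plane, $S'=S\oplus\mathbb R^n$ and $T'=T\oplus\mathbb R^n$. Then $P$ has an orthonormal basis $v_i=c_iw_i+s_it_i$ with $c_i,s_i\ge0$, $c_i^2+s_i^2=1$, $(w_i)_{i\le n}$ orthonormal in $S'$ and $(t_i)_{i\le n}$ orthonormal in $T'$.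
\end{lemma}

\begin{proof}
Let $\pi_S,\pi_T$ be the projections restricted to $P$; then $\pi_S^*\pi_S+\pi_T^*\pi_T=\mathrm{id}_P$. Let $(v_i)$ be an orthonormal basis of eigenvectors of $\pi_S^*\pi_S$, with eigenvalues $c_i^2$. Then $\langle\pi_Sv_i,\pi_Sv_j\rangle=c_i^2\delta_{ij}$ and $\langle\pi_Tv_i,\pi_Tv_j\rangle=s_i^2\delta_{ij}$ with $s_i^2=1-c_i^2$. Put $w_i=\pi_Sv_i/c_i$ if $c_i>0$, and otherwise let $w_i$ be the $i$th basis vector of the added $\mathbb R^n$; define $t_i$ in the same way from $\pi_Tv_i$ and $s_i$.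
\end{proof}

Forms on $S$ and $T$ extend to $S'$ and $T'$ with the same comass, by (F2).

\begin{proof}[Proof of Proposition~\ref{prop:D}]
The lower bound is Lemma~\ref{lem:basic}(i). Let $n=p+q$ and let $\phi,\psi$ be norming forms for $\xi,\eta$. For a basis as in Lemma~\ref{lem:angles}, \eqref{eq:wedge} gives
\[
|(\phi\wedge\psi)(v_1,\dots,v_n)|\le\sum_{|I|=p}\prod_{i\in I}c_i\prod_{i\notin I}s_i .
\]
The right side is a symmetric $n$-linear form with nonnegative coefficients in the unit vectors $(c_i,s_i)\in\mathbb R^2$. By Lemma~\ref{lem:sym} it is at most the maximum of $\binom npx^py^q$ over $x,y\ge0$, $x^2+y^2=1$. The weighted arithmetic--geometric mean inequality gives $(nx^2/p)^{p/n}(ny^2/q)^{q/n}\le x^2+y^2=1$, that is $x^py^q\le(p/n)^{p/2}(q/n)^{q/2}$. Apply Lemma~\ref{lem:basic}(ii).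
\end{proof}

This argument discards the signs in \eqref{eq:wedge}, and it is not sharp: for $(p,q)=(2,1)$ it gives $2/\sqrt3$, while $\Gamma_{2,1}=1$. For $p=2$ the signs can be kept, because the sum becomes the pairing of a $2$-form with a $2$-vector, and (F7) evaluates it by singular values.

We recall the matrix norms needed. For a real square matrix $X$, $\|X\|_1$ is the sum of the singular values, $\|X\|_2=(\operatorname{tr}X^TX)^{1/2}$, and $\|X\|_{\mathrm{op}}$ is the largest singular value. One has $\|X\|_1=\max\{\operatorname{tr}(UX):U\text{ orthogonal}\}$, and $\operatorname{tr}(UXYZ)\le\|UXY\|_2\|Z\|_2$ gives H\"older's inequality $\|XYZ\|_1\le\|X\|_2\|Y\|_{\mathrm{op}}\|Z\|_2$. The exterior powers satisfy $\wedge^k(XY)=\wedge^kX\,\wedge^kY$, and the singular values of $\wedge^kX$ are the products of $k$ singular values of $X$ with distinct indices.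

\begin{proof}[Proof of Theorem~\ref{thm:B}]
If $p=1$ or $q=1$, one factor is simple. By symmetry let $p=2$, and let $\xi,\eta\neq0$. By (F7), $\xi$ has a norming form $\omega$ that is a sum of terms $g_{2l-1}^*\wedge g_{2l}^*$; we use only $\|\omega\|=1$. Let $\psi$ be a norming form for $\eta$. By Lemma~\ref{lem:basic}(i), (ii) it suffices to prove $\|\omega\wedge\psi\|\le1$.

Let $n=q+2$ and $v_i=c_iw_i+s_it_i$ as in Lemma~\ref{lem:angles}. We prove $|(\omega\wedge\psi)(v_1,\dots,v_n)|\le1$ for fixed $(w_i),(t_i)$ and all angles; by continuity we may assume all $s_i>0$, and we put $x_i=c_i/s_i$. Let $(f_i)$ be the standard basis of $\mathbb R^n$, $L:\mathbb R^n\to T'$ the isometric embedding $f_i\mapsto t_i$, and $\kappa=\star L^*\psi$, a $2$-form with $\|\kappa\|\le1$ by (F2) and (F6). For $I=\{i<j\}$, (F6) gives $\kappa(f_i,f_j)=\operatorname{sgn}(I,I^c)\,\psi(t_{I^c})$, because $(-1)^{2q}=1$. Since $c_ic_j\prod_{k\ne i,j}s_k=x_ix_j\prod_ks_k$, formula \eqref{eq:wedge} becomes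
\[
(\omega\wedge\psi)(v_1,\dots,v_n)=\Big(\prod_ks_k\Big)\sum_{i<j}x_ix_j\,\omega(w_i,w_j)\,\kappa(f_i,f_j)=\Big(\prod_ks_k\Big)\kappa(\Xi),
\]
where $\Xi=\sum_{i<j}m_{ij}f_i\wedge f_j$, $m=D\Omega D$, $D=\operatorname{diag}(x_i)$ and $\Omega_{ij}=\omega(w_i,w_j)$. The matrix $\Omega$ is antisymmetric, and $\|\Omega\|_{\mathrm{op}}\le1$ by (F1) since the $w_i$ are orthonormal. With $\lambda_l$ as in (F7) for the antisymmetric matrix $m$, we have $|\kappa(\Xi)|\le\|\Xi\|=\sum_l\lambda_l$. As $s_i^{-2}=1+x_i^2$, it remains to show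
\begin{equation}\label{eq:goal}
\sum_l\lambda_l\le\prod_i(1+x_i^2)^{1/2}.
\end{equation}
H\"older's inequality applied to $m$ itself gives only $\sum\lambda_l\le\frac12\sum x_i^2$, which is too weak when one $x_i$ is large and the others vanish. The right side of \eqref{eq:goal} is a determinant, so we apply the inequality to all exterior powers. Let $\mu_1,\dots,\mu_n$ be the singular values of $m$. Each $\lambda_l$ occurs twice among them, so
\[
\Big(\sum_l\lambda_l\Big)^2\le\prod_l(1+\lambda_l)^2=\prod_i(1+\mu_i)=\sum_{k=0}^n\|\wedge^km\|_1 .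
\]
From $\wedge^km=\wedge^kD\,\wedge^k\Omega\,\wedge^kD$ and $\|\wedge^k\Omega\|_{\mathrm{op}}\le1$ we get $\|\wedge^km\|_1\le\|\wedge^kD\|_2^2=\sum_{|I|=k}\prod_{i\in I}x_i^2$. Summing over $k$ gives $\prod_i(1+x_i^2)$, which proves \eqref{eq:goal}.
\end{proof}

\section{Dependence on the degrees}

\begin{proof}[Proof of Corollary~\ref{cor:C}]
We first show $\Gamma_{p+1,q}\ge\Gamma_{p,q}$. Given $\xi,\eta$, adjoin to $V$ a unit vector $e\perp V$ and put $\xi'=\xi\wedge e\in\wedge_{p+1}(S\oplus\mathbb Re)$; the space $S\oplus\mathbb Re$ is orthogonal to $T$. Lemma~\ref{lem:basic}(iii) with the simple factor $e$, together with (F2), gives $\|\xi'\|=\|\xi\|$ and $\|\xi'\wedge\eta\|=\|\xi\wedge\eta\wedge e\|=\|\xi\wedge\eta\|$, so the ratio is unchanged. Since $\Gamma_{p,q}=\Gamma_{q,p}$, also $\Gamma_{p,q+1}\ge\Gamma_{p,q}$.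

By Theorem~\ref{thm:A}, for $q\ge3$, $a$ a positive multiple of $8$ and $p\ge a+2^{1+a/2}-3$ we obtain $\Gamma_{p,q}>\frac34e^{-3/2}\sqrt a$. Taking $a=40$ gives $\Gamma_{p,q}>1$ for $p\ge2^{21}+37$, and letting $a\to\infty$ gives $\Gamma_{p,q}\to\infty$. For $q\le2$ apply Theorem~\ref{thm:B}.
\end{proof}

\begin{remark}
Fix $q\ge3$. The largest admissible $a$ in this proof is $2\log_2p+O(1)$, so the lower bound for $\Gamma_{p,q}$ is of order $\sqrt{\log p}$. The upper bound of Proposition~\ref{prop:D} is at most $q^{q/2}(p+q)^{q/2}/q!$, since $\binom{p+q}{q}\le(p+q)^q/q!$.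
\end{remark}

\begin{thebibliography}{9}

\bibitem{CLL} Carlen, Lieb and Loss, 2006.

\bibitem{Fed} Federer, \emph{Geometric measure theory}.

\bibitem{MO} ``In Federer's book `Geometric measure theory', he says in section 1.8.3 (where $\|\cdot\|$ is the comass norm'', MathOverflow, \texttt{https://mathoverflow.net/q/364707}.

\end{thebibliography}
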